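\title{Polynomial independent sets in $H$-free 3-uniform hypergraphs and the iterated blowup of an edge}

\begin{abstract}
For a 3-uniform hypergraph $H$, let $f_H(n)$ be the smallest independence number of an $H$-free 3-uniform hypergraph on $n$ vertices. We prove that $f_H(n)$ is at least a fixed power of $n$ if and only if $H$ is contained in the iterated blowup of an edge. If $H$ is not contained, then $f_H(n)=n^{o(1)}$; in fact, for every $h$ and all large $n$, a single hypergraph with independence number at most $n^{C_h(\log\log\log n)^{-1/(h^2+3)}}$ avoids all such $H$ with at most $h$ edges. The construction lives on $\mathbb F_3^K$. It combines the Ellenberg--Gijswijt bound for sets without lines, a digraph without short cycles in which every small set has a common in-neighbor, and a random choice of vertices.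
\end{abstract}

\section{Introduction}\label{sec:intro}

All hypergraphs in this paper are finite, and a \emph{3-graph} is a 3-uniform hypergraph. A subhypergraph of $G$ is obtained by deleting vertices and edges, and $G[S]$ is the subhypergraph induced on a vertex set $S$. A 3-graph $G$ is \emph{$H$-free} if no subhypergraph of $G$ is isomorphic to $H$. A set of vertices is \emph{independent} if it contains no edge, and $\alpha(G)$ is the largest size of an independent set. For a 3-graph $H$ with at least one edge, put
\[
f_H(n)=\min\{\alpha(G):\ G\text{ is an $H$-free 3-graph on $n$ vertices}\}.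
\]
The minimum exists because the edgeless 3-graph is $H$-free. We call $f_H$ \emph{polynomial} if there is $c=c(H)>0$ such that $f_H(n)\ge n^c$ for all sufficiently large $n$.

Determining the smallest independence number of an $H$-free hypergraph is a fundamental question in Ramsey theory. For graphs it was solved for $H=K_3$ by Kim, and for $H=K_4$ up to a logarithmic factor by Mattheus and Verstraete. The coarser question, whether the answer is polynomial at all, has no content for graphs: the recursion $R(s,a)\le R(s-1,a)+R(s,a-1)$ for Ramsey numbers gives $R(s,a)\le\binom{s+a-2}{s-1}$, a polynomial in $a$, so every forbidden graph forces an independent set of polynomial size. For 3-graphs the answer depends on $H$.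

An \emph{iterated blowup} (of the single edge) is defined recursively. A 3-graph with at most one vertex is an iterated blowup. On a vertex set $V$ with $|V|\ge2$, choose a partition $V=V_1\cup V_2\cup V_3$ into parts that are each smaller than $V$ (parts may be empty), take as edges all \emph{transversal} triples, that is, triples with one vertex in each part, and place an iterated blowup on each $V_i$. We call $H$ \emph{contained} if it is isomorphic to a subhypergraph of an iterated blowup. The following conjecture is posed in \cite{talks}.

\begin{quote}
\textbf{Conjecture.} For every 3-graph $H$ with at least one edge, $f_H$ is polynomial if and only if $H$ is contained.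
\end{quote}

There are two reasons to expect this answer. First, the same construction for graphs (two parts, all edges between them, recurse) produces the complete graphs, so every graph is contained, in agreement with the bound above. Second, if $\alpha(G)<a$, then every set of $a$ vertices spans an edge, so $G$ has edges at every scale above $a$. Averaging then finds a complete 3-partite subhypergraph whose parts carry any structure that is already known to be unavoidable, and repeating this produces exactly the iterated blowups. The conjecture says that nothing else is unavoidable. We prove it.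

\begin{theorem}\label{thm:main}
Let $H$ be a 3-graph with at least one edge.
\begin{itemize}
\item[(1)] If $H$ is contained, then there is $c>0$ with $f_H(n)\ge n^c$ for all large $n$.
\item[(2)] If $H$ is not contained, then for every $c>0$ there are infinitely many $n$ with $f_H(n)<n^c$. So $f_H$ is not polynomial.
\end{itemize}
\end{theorem}

For $h\ge1$ let $\mathcal L_h$ be the class of 3-graphs all of whose subhypergraphs with at most $h$ edges are contained. A member of $\mathcal L_h$ is $H$-free for every non-contained $H$ with at most $h$ edges. Logarithms are natural.

\begin{theorem}\label{thm:rate}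
\begin{itemize}
\item[(1)] For every $h\ge1$ there is $C_h$ such that for all large $n$ some $n$-vertex $G\in\mathcal L_h$ has
\[
\alpha(G)\le n^{C_h(\log\log\log n)^{-1/(h^2+3)}}.
\]
This one $G$ is $H$-free simultaneously for all non-contained $H$ with at most $h$ edges. In particular, $f_H(n)=n^{o(1)}$ along all $n$ for every non-contained $H$.
\item[(2)] The bound on the number of edges cannot be dropped: if $G$ itself is contained, then $\alpha(G)\ge|V(G)|^{\log_32}$, and this is sharp.
\end{itemize}
\end{theorem}

Thus there is a sharp dichotomy: either $f_H(n)\ge n^c$ for all large $n$, or $f_H(n)=n^{o(1)}$. Part (2) of Theorem~\ref{thm:rate} also locates the difficulty. A 3-graph that avoids \emph{all} non-contained hypergraphs is itself contained and has a polynomially large independent set. The hypergraph that we need must therefore look like an iterated blowup on every $h$ edges, and must be far from one globally.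

Section~\ref{sec:splits} gives a criterion for containment and proves Theorem~\ref{thm:rate}(2). Section~\ref{sec:poly} proves Theorem~\ref{thm:main}(1). Section~\ref{sec:idea} sets up the tools for the construction and explains, through two attempts that fail, why it takes the form it does. Sections \ref{sec:digraph}--\ref{sec:containers} carry it out and prove Theorem~\ref{thm:main}(2), and Section~\ref{sec:products} passes to all $n$. The only outside result used is the theorem of Ellenberg and Gijswijt \cite{EG}.

\section{Splits and the hypergraphs $B_d$}\label{sec:splits}

Let $X$ be a finite set of coordinates. A triple $\{u,v,w\}$ of vectors in $\mathbb F_3^X$ is \emph{constant} at $x\in X$ if $u_x=v_x=w_x$, and \emph{rainbow} at $x$ if $u_x,v_x,w_x$ are distinct. Let $B_d$ be the 3-graph on $\mathbb F_3^d$ in which three distinct vectors form an edge if they are rainbow at the first coordinate at which they are not constant. Then $B_0$ is a single vertex, $B_1$ is a single edge, and, sorting the vertices by their first coordinate, $B_d$ consists of three disjoint copies of $B_{d-1}$ together with all transversal triples.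

A \emph{split} of a 3-graph $F$ is a partition $V(F)=S_1\cup S_2\cup S_3$ into parts that are each smaller than $V(F)$, such that every edge of $F$ is transversal or lies inside one part.

\begin{lemma}\label{lem:split}
For a 3-graph $F$ the following are equivalent.
\begin{itemize}
\item[(i)] $F$ is contained.
\item[(ii)] $F$ is isomorphic to a subhypergraph of $B_d$ for some $d$.
\item[(iii)] Every subhypergraph of $F$ with at least two vertices has a split.
\end{itemize}
\end{lemma}

\begin{proof}
(i)$\Rightarrow$(ii). We show by induction on $|V|$ that an iterated blowup on $V$ embeds in $B_{|V|}$. For $|V|\le1$ there are no edges. For $|V|\ge2$ the blowup on the part $V_i$ embeds in $B_{|V_i|}$, hence in $B_{|V|-1}$, and we use the three copies of $B_{|V|-1}$ in $B_{|V|}$ for the three parts.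

(ii)$\Rightarrow$(iii). Let $F'$ be a subhypergraph of $B_d$ with at least two vertices, let $j$ be the first coordinate at which the vertices of $F'$ do not all agree, and partition $V(F')$ by the value of the $j$th coordinate. The parts are smaller than $V(F')$. An edge of $F'$ is constant at all coordinates before $j$. So at $j$ it is either constant, and then it lies inside a part, or $j$ is its first non-constant coordinate, and then it is rainbow at $j$, that is, transversal.

(iii)$\Rightarrow$(i). We show by induction on $|V(F)|$ that $F$ is a subhypergraph of an iterated blowup on $V(F)$. For $|V(F)|\ge2$ take a split $S_1,S_2,S_3$ of $F$. Each $F[S_i]$ satisfies (iii), so it lies in an iterated blowup on $S_i$. These three blowups and all transversal triples form an iterated blowup on $V(F)$ that includes every edge of $F$.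
\end{proof}

A subhypergraph of a 3-graph with at most $h$ edges again has at most $h$ edges, so the equivalence of (i) and (iii) gives the test that we use for membership in $\mathcal L_h$.

\begin{corollary}\label{cor:test}
A 3-graph $G$ belongs to $\mathcal L_h$ if and only if every subhypergraph of $G$ with at least two vertices and at most $h$ edges has a split.
\end{corollary}

\begin{example}\label{ex:small}
A 3-partite 3-graph, one with a partition into three parts in which every edge is transversal, is contained. Every 3-graph with at most two edges is 3-partite (color the shared vertices first and extend), so $\mathcal L_1$ and $\mathcal L_2$ consist of all 3-graphs. Let $K_4^-$ have vertices $a,b,c,d$ and edges $abc,abd,acd$. A split of a 4-vertex 3-graph has part sizes $3,1,0$ or $2,2,0$ or $2,1,1$, which allow $1$, $0$ and $2$ edges. So $K_4^-$ has no split and is not contained, and $h=3$ is the first case of interest. Contained 3-graphs need not be 3-partite: the edges $abc,ade,bde,cde$ form the iterated blowup with parts $\{a,b,c\},\{d\},\{e\}$, but a 3-partition would have to put $a,b,c$ into the one part that misses $d$ and $e$.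
\end{example}

\begin{proof}[Proof of Theorem~\ref{thm:rate}(2)]
Let $\gamma=\log_32<1$. For real $a\ge b>0$ we have
\begin{equation}\label{eq:gamma}
a^\gamma+b^\gamma\ge(a+2b)^\gamma .
\end{equation}
Indeed, after scaling we may take $b=1$, and $\phi(a)=a^\gamma+1-(a+2)^\gamma$ satisfies $\phi(1)=2-3^\gamma=0$ and $\phi'(a)=\gamma\bigl(a^{\gamma-1}-(a+2)^{\gamma-1}\bigr)>0$.

Let $G$ be contained, with $n$ vertices. We prove $\alpha(G)\ge n^\gamma$ by induction on $n$; for $n\le1$ both sides equal $n$. For $n\ge2$ take a split with part sizes $a\ge b\ge c$. Since $a<n$, we have $b\ge1$. The union of independent sets in the two largest parts is independent, because it contains no edge inside a part and misses the third part. By induction and \eqref{eq:gamma},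
\[
\alpha(G)\ge a^\gamma+b^\gamma\ge(a+2b)^\gamma\ge(a+b+c)^\gamma=n^\gamma .
\]
For sharpness, an independent set of $B_d$ misses one of the three copies of $B_{d-1}$, so $\alpha(B_d)\le2\alpha(B_{d-1})$ and $\alpha(B_d)\le2^d=(3^d)^\gamma$.
\end{proof}

\section{Contained hypergraphs force polynomial independent sets}\label{sec:poly}

By Lemma~\ref{lem:split} it is enough to find $B_d$.

\begin{proposition}\label{prop:Bd}
For each $d\ge0$ there is an integer $q_d\ge1$ such that, for every integer $a\ge2$, every 3-graph $G$ with $n\ge a^{q_d}$ vertices and $\alpha(G)<a$ contains a copy of $B_d$.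
\end{proposition}

We need three disjoint vertex sets that each span $B_{d-1}$ and have all transversal triples as edges. Density alone gives a complete 3-partite subhypergraph, but with no control over what lies inside its parts. The remedy is that the induction hypothesis applies to \emph{every} vertex set of size $m=a^{q_{d-1}}$. Hence, among the subsets of the right size of any large set, those that span $B_{d-1}$ form a proportion that depends only on $m$ and $d$, and we can choose the parts one at a time among such subsets at a cost of a power of $m$.

\begin{proof}
Take $q_0=1$. Let $d\ge1$, and put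
\[
t=3^{d-1},\qquad m=a^{q_{d-1}},\qquad q_d=18t^2q_{d-1},
\]
so that $n\ge m^{18t^2}$. Call a $t$-set of vertices \emph{good} if it spans a copy of $B_{d-1}$. Every $m$-set contains an edge, since $m\ge a>\alpha(G)$, and a good set, by induction applied to the subhypergraph that it induces. In particular $m\ge3$ and $m\ge t$.

\emph{Counting.} Let $\mathcal F$ be a family of $j$-sets such that every $m$-set of vertices contains a member of $\mathcal F$, and let $|W|\ge m$. A $j$-subset of $W$ lies in $\binom{|W|-j}{m-j}$ of the $m$-subsets of $W$, so the number of members of $\mathcal F$ inside $W$ is at least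
\begin{equation}\label{eq:count}
\frac{\binom{|W|}{m}}{\binom{|W|-j}{m-j}}=\frac{\binom{|W|}{j}}{\binom mj}=\prod_{i=0}^{j-1}\frac{|W|-i}{m-i}\ge\Bigl(\frac{|W|}{m}\Bigr)^j .
\end{equation}

\emph{Averaging.} Let $(W_i)_{i\in I}$ be vertex sets with $|W_i|\ge\delta n\ge m$. By \eqref{eq:count} there are at least $|I|(\delta n/m)^t$ pairs $(i,S)$ with $S\subseteq W_i$ good, and there are at most $n^t$ choices for $S$. So
\begin{equation}\label{eq:avg}
\text{some good set lies in $W_i$ for at least $|I|(\delta/m)^t$ indices $i$.}
\end{equation}

\emph{The third part.} For distinct vertices $x,y$ let $N(x,y)=\{z:xyz\in E(G)\}$. By \eqref{eq:count}, $G$ has at least $(n/m)^3$ edges, so $\sum|N(x,y)|\ge6n^3/m^3$, summed over ordered pairs. Pairs with $|N(x,y)|<n/m^3$ contribute at most $n^3/m^3$, and each other pair contributes at most $n$. So at least $5n^2/m^3$ ordered pairs have $|N(x,y)|\ge n/m^3\ge m$. By \eqref{eq:avg} with $\delta=m^{-3}$, some good set $S_3$ lies in $N(x,y)$ for at least $5n^2m^{-3-4t}\ge n^2/M$ ordered pairs, where $M=m^{7t}$. Let $\Gamma$ be the graph of all pairs $xy$ with $S_3\subseteq N(x,y)$. The degrees in $\Gamma$ sum to at least $n^2/M$, and no edge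 of $\Gamma$ meets $S_3$, since $x,y\notin N(x,y)$.

\emph{The second and first parts.} Vertices of degree less than $n/(2M)$ in $\Gamma$ contribute at most $n^2/(2M)$ to the degree sum, so at least $n/(2M)$ vertices have degree at least $n/(2M)$. Since $2Mm\le m^{7t+2}$ and $(7t+2)(t+1)=7t^2+9t+2\le18t^2$, we have $(2Mm)^{t+1}\le n$. In particular $n/(2M)\ge m$, and \eqref{eq:avg} with $\delta=1/(2M)$, applied to the neighborhoods in $\Gamma$, gives a good set $S_2$ that lies in $N_\Gamma(x)$ for at least
\[
\frac n{2M}\,(2Mm)^{-t}=\frac{nm}{(2Mm)^{t+1}}\ge m
\]
vertices $x$. These vertices contain a good set $S_1$.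

Every vertex of $S_1$ is joined in $\Gamma$ to every vertex of $S_2$. So $S_1\cap S_2=\emptyset$, both sets are disjoint from $S_3$, and $xyz$ is an edge of $G$ for all $x\in S_1$, $y\in S_2$, $z\in S_3$. Hence $S_1\cup S_2\cup S_3$ spans a copy of $B_d$.
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(1)]
By Lemma~\ref{lem:split}, $H$ embeds in some $B_d$, so an $H$-free 3-graph $G$ on $n$ vertices is $B_d$-free. For large $n$ the integer $a=\lfloor n^{1/q_d}\rfloor$ is at least $2$ and at least $n^{1/(2q_d)}$, and Proposition~\ref{prop:Bd} gives $\alpha(G)\ge a$.
\end{proof}

\section{Lines, random subsets and types}\label{sec:idea}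

We now look for members of $\mathcal L_h$ with independence number $n^{o(1)}$. This section collects the two tools and finds the shape of the construction.

\subsection*{Lines}
Three elements of $\mathbb F_3$ sum to $0$ exactly when they are all equal or all distinct. So three distinct points of $\mathbb F_3^X$ sum to $0$ if and only if they are constant or rainbow at every coordinate. Such a triple is a \emph{line}. Lines are the triples $\{z,z+d,z+2d\}$ with $d\ne0$: such a triple sums to $3z+3d=0$, and if $u+v+w=0$, then $w=2u+2v=u+2(v-u)$. The line $\{z,z+d,z+2d\}$ is rainbow at the coordinates where $d$ is nonzero and constant elsewhere. The \emph{weight} of a vector is its number of nonzero coordinates.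

\begin{theorem}[Ellenberg and Gijswijt \cite{EG}]\label{thm:EG}
A set $A\subseteq\mathbb F_3^k$ that contains no three distinct elements with $x+y+z=0$ has $|A|=o(2.756^k)$. Hence there is an absolute constant $C_0\ge1$ such that $|A|\le C_0\,2.756^k$ for all $k\ge0$.
\end{theorem}

Every line of $\mathbb F_3^K$ is an edge of $B_K$, so the 3-graph of lines is contained, and \emph{any} coordinate at which its vertices disagree gives a split. By Theorem~\ref{thm:EG} its independent sets have exponentially small density in $\mathbb F_3^K$. Their size is still a power of $3^K$, but small density can be turned into small size by passing to a random subset, provided that the independent sets are covered by few sparse sets.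

\subsection*{Random subsets}

\begin{lemma}\label{lem:random}
Let $G$ be a 3-graph on a set $\Omega$, let $s\ge11$ be an integer, and let $8<\nu\le|\Omega|$. Suppose that $\mathcal C$ is a family of at most $2^s$ subsets of $\Omega$, each of size at most $|\Omega|/\nu$, such that every independent set of $G$ lies in a member of $\mathcal C$. Then there is $V\subseteq\Omega$ with $|V|\ge\nu/2$ and $\alpha(G[V])<s$.
\end{lemma}

\begin{proof}
Put each point of $\Omega$ into $V$ independently with probability $p=\nu/|\Omega|$. For $W\in\mathcal C$ we have $p|W|\le1$, and $s!\ge(s/e)^s$, so
\[
\Pr\bigl[|V\cap W|\ge s\bigr]\le\binom{|W|}sp^s\le\frac{(p|W|)^s}{s!}\le\Bigl(\frac es\Bigr)^s .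
\]
The probability that this happens for some $W\in\mathcal C$ is at most $(2e/s)^s<2^{-11}<\frac14$. The variable $|V|$ has mean $\nu$ and variance at most $\nu$, so by Chebyshev's inequality $\Pr[|V|<\nu/2]\le4/\nu<\frac12$. Hence some $V$ has $|V|\ge\nu/2$ and $|V\cap W|<s$ for all $W\in\mathcal C$. An independent set of $G[V]$ is independent in $G$, so it lies in $V\cap W$ for some $W\in\mathcal C$.
\end{proof}

We call the members of $\mathcal C$ \emph{containers}. The aim is a 3-graph in $\mathcal L_h$ for which $\log s/\log\nu$ is as small as we like. For the 3-graph of lines this is impossible by Theorem~\ref{thm:rate}(2), so edges must be added.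

\subsection*{Types}
Containers are few if an edge can be recognized from a small part of the coordinates, because then an independent set matters only through its restrictions to these parts. Let $r\ge3$ be an integer and let $\mathcal T$ be a finite set of \emph{types}, $T=|\mathcal T|$. As coordinates we take
\[
X=\{\text{functions }x:\mathcal T\to\{1,\dots,r\}\},\qquad K=|X|=r^T,
\]
and we put
\[
X_t=\{x\in X:x(t)=1\},\qquad X_A=\bigcap_{t\in A}X_t\quad(\emptyset\ne A\subseteq\mathcal T),\qquad\Omega=\mathbb F_3^X .
\]
For a uniformly random $x\in X$ the event $x\in X_A$ has probability $r^{-|A|}$, and the events for pairwise disjoint sets $A$ are independent; this is the reason for the choice of $X$. In particular $|X_t|=K/r$. An edge of type $t$ will be a triple whose restriction to $X_t$ is a line of $\mathbb F_3^{X_t}$, subject to further conditions on the coordinates in $X_t$. Recording the restriction of an independent set to each $X_t$ takes $s=T3^{K/r}$ bits, and $\log s$ is of order $K/r$. So we win if independent sets have density $1/\nu=e^{-cK}$ with $c>0$ \emph{independent of $r$}. An independent set of density $3^{-K/r}$, on the other hand, forces $\nu\le3^{K/r}\le s$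 and makes Lemma~\ref{lem:random} useless.

\emph{First attempt: no further condition.} Then $K_4^-$ appears. Take three types $t_1,t_2,t_3$ and define $a,b,c,d\in\Omega$ as follows. At a coordinate that lies in $X_{t_1}$ but not in $X_{t_2}\cup X_{t_3}$ let $(a,b,c,d)$ have values $(0,1,2,0)$; at one only in $X_{t_2}$, $(0,1,0,2)$; at one only in $X_{t_3}$, $(0,0,1,2)$; at all other coordinates, $(0,0,0,0)$. Then $abc$, $abd$, $acd$ restrict to lines on $X_{t_1}$, $X_{t_2}$, $X_{t_3}$ respectively. The coordinates seen by all three types would give a split, but there all four vectors agree. We must force one of the three edges to be rainbow somewhere in $X_{\{t_1,t_2,t_3\}}$. That is enough: if, say, $abc$ is rainbow at such an $x$, then $abd$ is constant or rainbow at $x$ with $a_x\ne b_x$, so $d_x=c_x$, and then $acd$ is neither constant nor rainbow at $x\in X_{t_3}$. The other two cases are the same by the symmetry of $K_4^-$, which permutes $b,c,d$.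

\emph{Second attempt: every type is responsible.} Require that an edge of type $t$ be rainbow somewhere in $X_A$ for every $A\ni t$ with $|A|\le h$, where $h\ge2$. This asks too much. Fix $t_0$. Every edge, of type $t$ say, is rainbow somewhere in $X_{\{t,t_0\}}\subseteq X_{t_0}$, so the vectors that vanish on $X_{t_0}$ form an independent set of density $3^{-K/r}$.

\emph{The compromise.} For each set $A$ of at most $h$ types only \emph{one} member has to be responsible. We assign responsibility by a digraph on $\mathcal T$: the type $t\in A$ is responsible for $A$ if it is a sink of $A$, that is, if no arc leads from $t$ into $A$. Every set of at most $h$ types has a sink if there are no cycles of length at most $h$. An acyclic digraph will not do: it has a vertex $t_0$ with no in-neighbor, every $t$ is a sink of $\{t,t_0\}$, and the independent set of the second attempt returns. To rule out this obstruction, and the similar ones built on a few types in place of $t_0$, we want every small set of types to have a common in-neighbor.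

\section{A digraph without short cycles in which small sets are dominated}\label{sec:digraph}

A digraph here is a finite set with a binary relation $\to$. A closed walk of length $p\ge1$ is a sequence $t_0\to t_1\to\dots\to t_p=t_0$; length $1$ is a loop.

\begin{lemma}\label{lem:digraph}
Let $h\ge1$ and $\ell\ge1$ be integers and $w=1+\ell+\dots+\ell^h$. There is a digraph on a set $\mathcal T$ with $2\le|\mathcal T|\le w^w$ such that
\begin{itemize}
\item[(a)] there is no closed walk of length $p$ with $1\le p\le h$;
\item[(b)] for every $Y\subseteq\mathcal T$ with $|Y|\le\ell$ there is $t\in\mathcal T$ with $t\to y$ for all $y\in Y$.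
\end{itemize}
\end{lemma}

For $\ell=1$ the directed cycle of length $h+1$ has both properties. For $h=\ell=2$ take $\mathbb Z_7$ with $t\to t+1,t+2,t+4$: no two of $1,2,4$ sum to $0$, which gives (a), and every nonzero residue is a difference of two of them, which gives (b). In general, one would like a vertex to \emph{be} the list of $\ell$ vertices that it dominates, each of which is again such a list. This recursion describes an infinite $\ell$-ary tree. We cut it at depth $h$ to keep the digraph finite, and we label the nodes so that a walk of length at most $h$ cannot return to its start.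

\begin{proof}
Let $I_j$ be the set of words of length at most $j$ over $\{1,\dots,\ell\}$, including the empty word $\emptyset$; thus $|I_h|=w$. View $I_h$ as the complete $\ell$-ary tree of depth $h$, in which the descendants of $\omega$ are the words $\omega\omega'$ with $\omega'\ne\emptyset$. Let $\mathcal T$ be the set of labelings $\tau:I_h\to\{1,\dots,w\}$ in which every node has a label different from the labels of all its descendants. Bijections qualify, so $2\le w!\le|\mathcal T|\le w^w$. Put $\tau\to\sigma$ if for some letter $i$
\[
\tau(i\omega)=\sigma(\omega)\qquad\text{for all }\omega\in I_{h-1};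
\]
in words, the $i$th branch of $\tau$ is $\sigma$ with its last level removed.

(a) Suppose $\tau_0\to\tau_1\to\dots\to\tau_p=\tau_0$ with $1\le p\le h$, through letters $i_0,\dots,i_{p-1}$. Removing one letter at a time, which leaves words of length at most $h-1$, we get
\[
\tau_0(i_0i_1\cdots i_{p-1})=\tau_1(i_1\cdots i_{p-1})=\dots=\tau_p(\emptyset)=\tau_0(\emptyset).
\]
So the root of $\tau_0$ has the same label as one of its descendants, a contradiction.

(b) If $Y=\emptyset$, any $t$ will do. Otherwise list $Y$ as $\sigma_1,\dots,\sigma_\ell$, with repetitions if necessary. Set $\tau(i\omega)=\sigma_i(\omega)$ for $\omega\in I_{h-1}$, and let $\tau(\emptyset)$ be a label that is not used on the other $w-1$ nodes. The root differs from all its descendants, and a node $i\omega$ and a descendant $i\omega\omega'$ have the labels $\sigma_i(\omega)\ne\sigma_i(\omega\omega')$. So $\tau\in\mathcal T$, and $\tau\to\sigma_i$ for every $i$.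
\end{proof}

\section{The hypergraph $G^*$}\label{sec:Gstar}

Fix integers $h\ge1$ and $r\ge3$, and put
\[
k=2r^h,\qquad \ell=hk=2hr^h .
\]
Let $\mathcal T$ be the digraph of Lemma~\ref{lem:digraph} for $h$ and $\ell$, and let $T,X,K,X_t,X_A,\Omega$ be as in Section~\ref{sec:idea}. For $t\in\mathcal T$ let
\[
\mathcal A_t=\{A\subseteq\mathcal T:\ t\in A,\ |A|\le h,\ \text{no }t'\in A\text{ satisfies }t\to t'\}
\]
be the family of sets for which $t$ is responsible. Property (a) has two consequences. Since there are no loops, $\{t\}\in\mathcal A_t$. And
\begin{equation}\label{eq:sink}
\text{every $A\subseteq\mathcal T$ with $1\le|A|\le h$ belongs to $\mathcal A_t$ for some $t\in A$,}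
\end{equation}
for otherwise every element of $A$ has an out-neighbor in $A$, and a walk of $|A|$ steps inside $A$ repeats a vertex, giving a closed walk of length at most $h$.

\begin{definition}\label{def:Gstar}
A triple of distinct elements of $\Omega$ is an \emph{edge of type $t$} if
\begin{itemize}
\item[(E1)] it is constant or rainbow at every $x\in X_t$, and
\item[(E2)] for every $A\in\mathcal A_t$ it is rainbow at some $x\in X_A$.
\end{itemize}
The 3-graph $G^*$ has vertex set $\Omega$, and its edges are the edges of all types $t\in\mathcal T$.
\end{definition}

An edge may have several types. Since $X_A\subseteq X_t$ for $A\in\mathcal A_t$, conditions (E1) and (E2) involve only the coordinates in $X_t$.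

\subsection*{Any $h$ edges are contained}
The argument that excluded $K_4^-$ in Section~\ref{sec:idea} works in general.

\begin{lemma}\label{lem:local}
$G^*\in\mathcal L_h$.
\end{lemma}

\begin{proof}
By Corollary~\ref{cor:test} we need a split of every subhypergraph $F$ with at least two vertices and at most $h$ edges. If $F$ has no edges, put one vertex into $S_1$ and all others into $S_2$. Otherwise choose a type $t_e$ for each edge $e$ of $F$, and let $A$ be the set of chosen types, so $1\le|A|\le h$. By \eqref{eq:sink} there is an edge $e$ of $F$ with $A\in\mathcal A_{t_e}$, and by (E2) it is rainbow at some $x\in X_A$. Partition $V(F)$ by the value at $x$. All three parts meet $e$, so each is smaller than $V(F)$. For every edge $e'$ of $F$ we have $x\in X_A\subseteq X_{t_{e'}}$, so by (E1) the edge $e'$ is constant at $x$ or rainbow at $x$, that is, inside a part or transversal.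
\end{proof}

This is the place where the bound $h$ on the number of edges and property (a) are needed.

\subsection*{Lines of large weight are edges}
A line satisfies (E1) for every type. It is a non-edge only if every type $t$ has a set $A_t\in\mathcal A_t$ such that the line is constant on all of $X_{A_t}$. In the second attempt these sets could all share a type $t_0$. Property (b) now produces many disjoint ones, and these cover most of $X$.

\begin{lemma}\label{lem:cover}
Let $Z\subseteq X$, and suppose that for every $t\in\mathcal T$ there is $A_t\in\mathcal A_t$ with $X_{A_t}\subseteq Z$. Then $|Z|>\frac34K$.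
\end{lemma}

\begin{proof}
Choose $t_1$ arbitrarily. Given $t_1,\dots,t_i$ with $i<k$, the set $A_{t_1}\cup\dots\cup A_{t_i}$ has at most $hi\le\ell$ elements, so by (b) some $t_{i+1}$ has an arc to each of them. The set $A_{t_{i+1}}$ contains no out-neighbor of $t_{i+1}$, so it is disjoint from $A_{t_1},\dots,A_{t_i}$. Thus $A_{t_1},\dots,A_{t_k}$ are pairwise disjoint sets of size at most $h$. A point of $X\setminus Z$ lies in none of the sets $X_{A_{t_i}}$, and for a uniformly random $x\in X$ the events $x\in X_{A_{t_i}}$ are independent. Therefore
\[
\frac{|X\setminus Z|}K\le\prod_{i=1}^k\bigl(1-r^{-|A_{t_i}|}\bigr)\le(1-r^{-h})^{2r^h}\le e^{-2}<\frac14.\qedhere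
\]
\end{proof}

The value $k=2r^h$, and with it $\ell$, was chosen to make this bound independent of $r$.

\begin{lemma}\label{lem:lines}
If $d\in\Omega$ has weight at least $K/4$, then $\{z,z+d,z+2d\}$ is an edge of $G^*$ for every $z\in\Omega$.
\end{lemma}

\begin{proof}
Let $Z=\{x:d_x=0\}$. The line is constant on $Z$ and rainbow off $Z$. If it is not an edge, then (E2) fails for every $t$, so some $A_t\in\mathcal A_t$ has $X_{A_t}\subseteq Z$. By Lemma~\ref{lem:cover}, $|Z|>\frac34K$, so $d$ has weight less than $K/4$.
\end{proof}

\subsection*{Independent sets are exponentially sparse}
An independent set of $G^*$ may contain lines of small weight, so Theorem~\ref{thm:EG} does not apply to it directly. We apply it inside the cosets of a large subspace in which all directions have large weight.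

\begin{lemma}\label{lem:code}
There is a linear subspace $\Lambda$ of $\Omega$ with $|\Lambda|\ge(10/7)^K$ all of whose nonzero vectors have weight at least $K/4$.
\end{lemma}

\begin{proof}
Let $\Lambda$ be maximal among the subspaces whose nonzero vectors all have weight at least $K/4$. Every coset of $\Lambda$ contains a vector of weight less than $K/4$. For $\Lambda$ itself this is $0$. If a coset $z+\Lambda$ with $z\notin\Lambda$ had no such vector, then $\Lambda\oplus\mathbb F_3z$, whose elements outside $\Lambda$ have the form $\pm(z+\lambda)$ with $\lambda\in\Lambda$, would contradict maximality. So the number of cosets is at most the number of vectors of weight less than $K/4$. For $y=1/6$ and $i<K/4$ we have $y^{i-K/4}\ge1$, hence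
\[
\frac{3^K}{|\Lambda|}\le\sum_{i<K/4}\binom Ki2^i\le y^{-K/4}\sum_{i=0}^K\binom Ki(2y)^i=y^{-K/4}(1+2y)^K=\Bigl(6^{1/4}\cdot\frac43\Bigr)^K<2.1^K,
\]
where the last step uses $6\cdot(4/3)^4=1536/81<19<2.1^4$. Thus $|\Lambda|\ge(3/2.1)^K=(10/7)^K$.
\end{proof}

\begin{lemma}\label{lem:sparse}
Every independent set $W$ of $G^*$ has $|W|\le C_0\,3^Ke^{-K/40}$.
\end{lemma}

\begin{proof}
Let $\Lambda$ be as in Lemma~\ref{lem:code} and $k_0=\dim\Lambda$. A line inside a coset $z_0+\Lambda$ has the form $\{z,z+d,z+2d\}$ with $d\in\Lambda\setminus\{0\}$, so it is an edge by Lemma~\ref{lem:lines}. Hence $W\cap(z_0+\Lambda)$ contains no line. Let $\psi:\mathbb F_3^{k_0}\to\Lambda$ be a linear isomorphism. The bijection $y\mapsto z_0+\psi(y)$ onto the coset preserves lines, since the images of $y_1,y_2,y_3$ sum to $\psi(y_1+y_2+y_3)$. By Theorem~\ref{thm:EG}, $W$ meets each coset in at most $C_0\,2.756^{k_0}$ points. Let $\beta=\log(3/2.756)/\log3>0.077$. Summing over the $3^{K-k_0}$ cosets,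
\[
|W|\le C_0\,3^K\Bigl(\frac{2.756}3\Bigr)^{k_0}=C_0\,3^K|\Lambda|^{-\beta}\le C_0\,3^K\Bigl(\frac{10}7\Bigr)^{-\beta K},
\]
and $\beta\log(10/7)>0.077\cdot0.356>1/40$.
\end{proof}

The constant $1/40$ does not depend on $r$ or $h$, as required. What the argument needs from Theorem~\ref{thm:EG} is that the base $2.756$ is less than $3$: the saving $\nu$ has to be exponential in $K$ in order to dwarf $s=T3^{K/r}$.

\section{Containers and the proof of Theorem~\ref{thm:main}(2)}\label{sec:containers}

Let $\pi_t:\Omega\to\mathbb F_3^{X_t}$ be the restriction map. For $U\subseteq\Omega$ define the \emph{closure}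
\[
\overline U=\{z\in\Omega:\ \pi_t(z)\in\pi_t(U)\text{ for all }t\in\mathcal T\}\supseteq U .
\]
It consists of the points that no type can tell apart from the points of $U$.

\begin{lemma}\label{lem:closure}
If $U$ is independent in $G^*$, then so is $\overline U$. The number of different sets $\overline U$ is at most $2^s$, where $s=T3^{K/r}$.
\end{lemma}

\begin{proof}
Suppose that $\{z_1,z_2,z_3\}\subseteq\overline U$ is an edge of type $t$, and choose $u_i\in U$ with $\pi_t(u_i)=\pi_t(z_i)$. By (E2) with $A=\{t\}$ the edge is rainbow at some $x\in X_t$, so $u_1,u_2,u_3$ are distinct. Conditions (E1) and (E2) involve only the coordinates in $X_t$, so $\{u_1,u_2,u_3\}\subseteq U$ is an edge of type $t$, a contradiction. The set $\overline U$ is determined by the $T$ sets $\pi_t(U)\subseteq\mathbb F_3^{X_t}$, and each of these can be chosen in $2^{3^{K/r}}$ ways.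
\end{proof}

\begin{proposition}\label{prop:Gr}
There is an absolute constant $r_0$ such that for all integers $h\ge1$ and $r\ge r_0$ there is a 3-graph $G_r\in\mathcal L_h$ with $N_r=\lceil e^{K/80}\rceil$ vertices and $\alpha(G_r)\le N_r^{168/r}$. Here $K=r^T\ge r$ is the number defined from $h$ and $r$ in Section~\ref{sec:Gstar}.
\end{proposition}

\begin{proof}
Choose $r_0$ with $e^{r_0/80}\ge5C_0$; then $r_0>3$. Let $r\ge r_0$ and $\nu=e^{K/40}/C_0\le3^K$. As $K\ge r$, we have $\nu\ge5e^{K/80}>8$. As $T\ge2$, we have $K/r=r^{T-1}\ge3$ and $s\ge54$. Let $\mathcal C$ be the family of closures of independent sets of $G^*$. By Lemmas \ref{lem:closure} and \ref{lem:sparse} it has at most $2^s$ members, each of size at most $3^K/\nu$. Lemma~\ref{lem:random} gives $V\subseteq\Omega$ with $|V|\ge\nu/2\ge e^{K/80}$ and $\alpha(G^*[V])<s$. Let $G_r$ be the subhypergraph induced on $N_r$ of the vertices of $V$. It lies in $\mathcal L_h$ by Lemma~\ref{lem:local}. Since $\log T\le T\le3^{T-1}\le r^{T-1}=K/r$ and $K\le80\log N_r$,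
\[
\log\alpha(G_r)\le\log T+\frac Kr\log3\le\frac Kr(1+\log3)\le\frac{2.1K}r\le\frac{168}r\log N_r.\qedhere
\]
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:main}(2)]
Let $H$ be non-contained, let $h=|E(H)|$ and let $c>0$. For $r\ge r_0$ with $r>168/c$ the 3-graph $G_r\in\mathcal L_h$ is $H$-free, so $f_H(N_r)\le N_r^{168/r}<N_r^c$. Since $N_r\ge e^{r/80}\to\infty$, this gives infinitely many $n$ with $f_H(n)<n^c$.
\end{proof}

With Section~\ref{sec:poly}, this proves the conjecture for every $H$.

\section{Products and all values of $n$}\label{sec:products}

The numbers $N_r$ are very far apart. To fill the gaps we use a product that multiplies the numbers of vertices, at most multiplies the independence numbers, and preserves $\mathcal L_h$. For 3-graphs $G_1,G_2$ let $G_1[G_2]$ have vertex set $V(G_1)\times V(G_2)$ and two kinds of edges: triples whose first coordinates form an edge of $G_1$ (\emph{outer} edges), and triples with equal first coordinates whose second coordinates form an edge of $G_2$ (\emph{inner} edges). For example, $B_d=B_1[B_{d-1}]$.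

\begin{lemma}\label{lem:product}
We have $\alpha(G_1[G_2])\le\alpha(G_1)\alpha(G_2)$. If $G_1,G_2\in\mathcal L_h$, then $G_1[G_2]\in\mathcal L_h$.
\end{lemma}

\begin{proof}
Let $U$ be independent in $G_1[G_2]$. Its projection to $V(G_1)$ is independent in $G_1$, since an edge in the projection lifts to an outer edge in $U$. Each fiber $\{v_2:(v_1,v_2)\in U\}$ is independent in $G_2$. This gives the inequality.

For the second claim we use Corollary~\ref{cor:test}. Let $F$ be a subhypergraph of $G_1[G_2]$ with at least two vertices and at most $h$ edges, and let $P$ be the projection of $V(F)$ to $V(G_1)$. If $|P|=1$, then $F$ is isomorphic to a subhypergraph of $G_2$ and has a split. If $|P|\ge2$, the projections of the outer edges of $F$ form a subhypergraph of $G_1$ on $P$ with at most $h$ edges, which has a split $P_1,P_2,P_3$. Let $S_i$ be the set of vertices of $F$ that project into $P_i$. Since $P_i\ne P$ and every point of $P$ has a preimage, $S_i\ne V(F)$. An outer edge of $F$ is transversal or inside a part according to its projection, and an inner edge lies in one fiber, hence inside a part.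
\end{proof}

\begin{proof}[Proof of Theorem~\ref{thm:rate}(1)]
Fix $h$, and let $g_h(n)$ be the minimum of $\alpha(G)$ over all $n$-vertex $G\in\mathcal L_h$. Deleting a vertex keeps a 3-graph in $\mathcal L_h$ and does not increase $\alpha$, so $g_h$ is nondecreasing. Let $r\ge r_0$ and $n\ge N_r$, and choose $j\ge1$ with $N_r^{j-1}<n\le N_r^j$. By Lemma~\ref{lem:product} and Proposition~\ref{prop:Gr}, the $j$-fold product of $G_r$ with itself shows
\begin{equation}\label{eq:alln}
g_h(n)\le g_h(N_r^j)\le N_r^{168j/r}\le(nN_r)^{168/r}\le n^{336/r}.
\end{equation}

It remains to see how large $r$ can be for a given $n$. Let $r\ge r_0$ be so large that $r\ge2(2h)^h$ and $r\ge(h^2+1)\log r$. With $\ell=2hr^h\ge2$ and $w$ as in Lemma~\ref{lem:digraph},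
\begin{align*}
w&\le2\ell^h=2(2h)^hr^{h^2}\le r^{h^2+1},\\
\log T&\le w\log w\le r^{h^2+1}(h^2+1)\log r\le r^{h^2+2},\\
\log K&=T\log r\le\exp\bigl(r^{h^2+2}+r\bigr)\le\exp\bigl(r^{h^2+3}\bigr),\\
N_r&\le2e^{K/80}\le e^K\le\exp\exp\exp\bigl(r^{h^2+3}\bigr).
\end{align*}
Let $\rho=(\log\log\log n)^{1/(h^2+3)}$ and $r=\lfloor\rho\rfloor$. For large $n$ this $r$ satisfies the conditions above, $N_r\le n$, and $r\ge\rho/2$. Then \eqref{eq:alln} gives $g_h(n)\le n^{672/\rho}$, which is the stated bound. If $H$ is non-contained with at most $h$ edges, then every member of $\mathcal L_h$ is $H$-free, so $f_H(n)\le g_h(n)=n^{o(1)}$.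
\end{proof}

Taking $h$ to be the largest number of edges, the same bound holds when any finite family of non-contained 3-graphs is forbidden at once.

\begin{thebibliography}{9}

\bibitem{EG}
Ellenberg and Gijswijt, Ann. of Math. 185 (2017).

\bibitem{talks}
``Three Fifteen-Minute Talks By Local Speakers.'',
\texttt{https://math.gatech.edu/\allowbreak seminars-and-colloquia-by-series?\allowbreak page=1\&series\_tid=35}

\end{thebibliography}
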